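\title{A finitely presented group with infinite virtual first Betti number that is not large}

\begin{abstract}
We construct a finitely presented group whose finite-index subgroups have unbounded first Betti number, although none of them maps onto a non-abelian free group. The example can be taken residually finite and of the explicit form $C(X,F)\rtimes SL_4(\mathbb F_2[t])$, where $C(X,F)$ is the group of locally constant functions from a Cantor set $X$ to a virtually abelian group $F$. In this group the first Betti number grows at least like the logarithm of the index along a sequence of finite-index subgroups.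
\end{abstract}

\section{The question and the results}\label{sec:intro}

A group is \emph{very large} if it maps onto a non-abelian free group, and \emph{large} if it has a very large subgroup of finite index. For a finitely generated group $\Gamma$ let $b_1(\Gamma)=\dim_{\mathbb Q}H_1(\Gamma;\mathbb Q)$; this is the largest $n$ such that $\Gamma$ maps onto $\mathbb Z^n$. The \emph{virtual first Betti number} $vb_1(\Gamma)\in\{0,1,2,\dots\}\cup\{\infty\}$ is the supremum of $b_1(H)$ over all subgroups $H\le\Gamma$ of finite index. For example, $vb_1(\mathbb Z^n)=n$.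

A large group $\Gamma$ has $vb_1(\Gamma)=\infty$. Indeed, some finite-index subgroup $H$ maps onto a free group of rank $2$; a subgroup of index $n$ in that free group is free of rank $n+1$, and its preimage in $H$ has $b_1\ge n+1$. The converse fails for finitely generated groups. In the wreath product $\mathbb Z\wr\mathbb Z=\mathbb Z[x^{\pm1}]\rtimes\mathbb Z$, the subgroup $\mathbb Z[x^{\pm1}]\rtimes n\mathbb Z$ has index $n$ and maps onto $\mathbb Z[x^{\pm1}]/(x^n-1)\cong\mathbb Z^n$, so $vb_1=\infty$; and $\mathbb Z\wr\mathbb Z$ is solvable, hence not large. But $\mathbb Z\wr\mathbb Z$ is known not to be finitely presentable. This leads to the following question, posed in \cite{MO}.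

\begin{quote}
\emph{Is there a finitely presentable group $\Gamma$ with $vb_1(\Gamma)=\infty$ that is not large?}
\end{quote}

Wreath products suggest the answer no. Let a group $D$ act transitively on a set $S$, and let $\mathbb Z^{(S)}$ be the group of finitely supported functions $S\to\mathbb Z$. If $D'\le D$ is a normal subgroup of finite index, then $b_1(\mathbb Z^{(S)}\rtimes D')$ is $b_1(D')$ plus the number of $D'$-orbits on $S$, so we want these numbers of orbits to be unbounded. On the other hand, the natural presentation of $\mathbb Z^{(S)}\rtimes D$ says that the copies of $\mathbb Z$ at two points of $S$ commute, and it has one such relation for each $D$-orbit on pairs of points, so we want finitely many $D$-orbits on $S\times S$. The two wishes conflict. The $D'$-orbits are the classes of a $D$-invariant equivalence relation on $S$, which is a union of $D$-orbits on $S\times S$. If there are finitely many orbits on $S\times S$, there are finitely many such equivalence relations, and the number of $D'$-orbits is bounded.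

Nevertheless the answer is yes.

\begin{theorem}\label{thm:A}
The group $\Gamma$ defined by generators and relations in Section~\ref{sec:pres} is finitely presented, has $vb_1(\Gamma)=\infty$, and is not large.
\end{theorem}

A variant of $\Gamma$ can be identified completely. The following notation is used throughout. Let
\[
R=\mathbb F_2[t],\qquad D=SL_4(R),\qquad T=R^4,\qquad X=\operatorname{Hom}(T,\mathbb F_2),
\]
where $\operatorname{Hom}$ denotes additive homomorphisms. With the topology of pointwise convergence $X$ is a Cantor set, because $T$ has countably infinite dimension over $\mathbb F_2$, and $D$ acts on $X$ by $(gy)(v)=y(g^{-1}v)$. For a group $Q$ let $C(X,Q)$ be the group of locally constant functions $X\to Q$ under pointwise multiplication, with $D$ acting by $g\cdot f=f\circ g^{-1}$. Let $A=SL_5(\mathbb F_2)$, let $\Omega$ be the set of the $31$ nonzero vectors of $\mathbb F_2^5$, let $\Lambda\subset\mathbb Z[\Omega]$ be the lattice of rank $30$ of elements with coefficient sum $0$, and let $F_0=\Lambda\rtimes A$. The group $F_0$ is perfect (Lemma~\ref{lem:F0}), so it has a universal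 central extension $F$.

\begin{theorem}\label{thm:B}
The group $F$ is virtually abelian, and $C(X,F)\rtimes D$ is finitely presented, residually finite and not large. It has finite-index subgroups $H_m$ $(m\ge1)$ whose indices $i_m$ tend to infinity and which satisfy $b_1(H_m)\ge 30\cdot16^m\ge c\log i_m$ for a constant $c>0$.
\end{theorem}

The way around the conflict above is to replace finitely supported functions on a set by locally constant functions on $X$. The Betti numbers come from the finite $D$-invariant subsets $\operatorname{Hom}(T/t^mT,\mathbb F_2)$ of $X$, which have $16^m$ points: a finite-index subgroup of $D$ fixes each point, and each point contributes a copy of $\Lambda$. The finite presentation comes from a different feature of $X$. The clopen subsets of $X$ are the elements of the Boolean ring $C(X,\mathbb F_2)$, which is generated by the linear functions $y\mapsto y(v)$, $v\in T$. The additive group $T$ can be presented using only the pairs of vectors that extend to a basis, and these pairs form a single $D$-orbit. The multiplication of the ring is then produced by the commutator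 formula for elementary matrices, and this is the role of $A$. Finally, the group $D$ has property (T) and so contributes nothing to largeness. The ring $\mathbb F_2[t]$ is needed to make $X$ infinite: for $\mathbb Z^4$ in place of $T$ the set $X$ would have $16$ points.

All assertions of Theorem~\ref{thm:B} other than finite presentability are short (Sections~\ref{sec:coeff} and~\ref{sec:W}). Section~\ref{sec:two} shows the mechanism of the presentation when $X$ is replaced by two points. Section~\ref{sec:pres} gives the presentation, Sections~\ref{sec:root}--\ref{sec:K} analyze it, and Sections~\ref{sec:proofA} and~\ref{sec:proofB} finish the proofs. Theorem~\ref{thm:B} alone answers the question; Theorem~\ref{thm:A} answers it without universal central extensions and Schur multipliers.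

\section{Background}\label{sec:back}

\subsection{Commutators and commuting products}
We write $[a,b]=aba^{-1}b^{-1}$. Expanding both sides proves
\begin{equation}\label{eq:comm}
[a,bc]=[a,b]\cdot b[a,c]b^{-1},\qquad [ab,c]=a[b,c]a^{-1}\cdot[a,c].
\end{equation}
For normal subgroups $M,N,N'$ of a group, $[M,N]$ is a normal subgroup contained in $M\cap N$, and \eqref{eq:comm} gives $[M,NN']=[M,N][M,N']$. For finitely many pairwise commuting subgroups $B_y$ we write $\prod_yB_y$ for the subgroup of all products; the product need not be direct.

\begin{lemma}\label{lem:prod}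
Let $B=\prod_{y\in Y}B_y$ be a product of finitely many pairwise commuting subgroups, and let $B^y=\prod_{y'\ne y}B_{y'}$. Then $B_y$ and $B^y$ are normal in $B$, and the subgroups $B_y\cap B^y$ and $\bigcap_yB^y$ are central in $B$.
\end{lemma}

\begin{proof}
We have $B=B_yB^y$ with commuting factors, so both factors are normal, and an element of both factors commutes with both. An element of $\bigcap_yB^y$ commutes with $B_y$ for every $y$.
\end{proof}

\subsection{Facts used from the literature}
\begin{itemize}
\item[(I1)] $D=SL_4(\mathbb F_2[t])$ is finitely presented \cite{RS,Behr,BKW}.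
\item[(I2)] $D$ is a lattice in $SL_4(\mathbb F_2((t^{-1})))$ and hence has Kazhdan's property (T) \cite[Theorems 1.4.15 and 1.7.1]{BHV}. Property (T) passes to quotients and to finite-index subgroups and forces the abelianization to be finite. We use only this consequence: \emph{every finite-index subgroup of a quotient of $D$ has finite abelianization.}
\item[(I3)] (Schur) If the center of a group $B$ has finite index, then $[B,B]$ is finite.
\item[(I4)] A central extension $\tilde P\to P$ is \emph{universal} if it maps over $P$, in exactly one way, to every central extension of $P$. A perfect group $P$ has a universal central extension $\tilde P$; its kernel is $H_2(P;\mathbb Z)$, and $H_1(\tilde P;\mathbb Z)=H_2(\tilde P;\mathbb Z)=0$. Every central extension of a group with $H_1=H_2=0$ splits. See \cite[\S5]{Milnor} and \cite[\S6.9]{Weibel}.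
\item[(I5)] (Steinberg) The Schur multiplier $H_2(SL_5(\mathbb F_2);\mathbb Z)$ is trivial.
\end{itemize}
Facts (I4) and (I5) are needed only for Theorem~\ref{thm:B}.

\subsection{An obstruction to largeness}
Both of our groups are built from three layers, none of which can be seen in a free quotient.

\begin{lemma}\label{lem:notlarge}
Let $G$ be a group with normal subgroups $K\le\mathcal F$ such that $K$ is nilpotent, $\mathcal F/K$ is a torsion group, and $G/\mathcal F$ is a quotient of $D$. Let $\Phi$ be a torsion-free group with infinite abelianization and without nontrivial nilpotent normal subgroups. Then no finite-index subgroup of $G$ maps onto $\Phi$. In particular $G$ is not large.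
\end{lemma}

\begin{proof}
Suppose that $H\le G$ has finite index and that $\varphi\colon H\to\Phi$ is onto. The image $\varphi(H\cap K)$ is a nilpotent normal subgroup of $\Phi$, hence trivial. So $\varphi(H\cap\mathcal F)$ is a quotient of $(H\cap\mathcal F)/(H\cap K)$, which embeds in $\mathcal F/K$; it is a torsion subgroup of $\Phi$, hence trivial. So $\Phi$ is a quotient of $H/(H\cap\mathcal F)$, a finite-index subgroup of $G/\mathcal F$, and by (I2) the abelianization of $\Phi$ is finite. This is a contradiction.

A non-abelian free group $\Phi$ is torsion-free with infinite abelianization. A nilpotent normal subgroup of $\Phi$ is free and nilpotent, hence cyclic, say generated by $g$. For every $a\in\Phi$ the group $\langle g,a\rangle$ is free and solvable, hence cyclic. So $g$ is central, and the center of $\Phi$ is trivial.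
\end{proof}

\subsection{Partial bases}
Let $\tau_1,\dots,\tau_4$ be the standard basis of $T=R^4$. A \emph{partial basis} of $R^n$ is a tuple of vectors that extends to an $R$-basis, and a vector $p$ is \emph{unimodular} if $(p)$ is a partial basis. Since $R$ is a principal ideal domain, $p$ is unimodular if and only if its coordinates in some (equivalently, any) basis generate the unit ideal. Every vector $v$ lies in $R\omega$ for a unimodular $\omega$, and $\omega$ is unique if $v\neq0$, because $1$ is the only unit of $R$.

\begin{lemma}\label{lem:bases}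
\begin{enumerate}
\item[(a)] $D$ is transitive on unimodular vectors of $T$ and on partial bases $(p,q)$ of $T$.
\item[(b)] Let $n\ge3$. Any two vectors of $R^n$ lie in a direct summand $P$ of rank $2$. If $q$ belongs to a basis of a complement of $P$, then $(\omega,z+q)$ is a partial basis for every unimodular $\omega\in P$ and every $z\in P$.
\item[(c)] If $p\in T$ is unimodular, the vectors $q$ such that $(p,q)$ is a partial basis generate $T$ additively. In particular the unimodular vectors generate $T$ additively.
\item[(d)] The stabilizer $D_{\tau_1}$ of $\tau_1$ in $D$ is finitely generated.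
\end{enumerate}
\end{lemma}

\begin{proof}
(a) As $1$ is the only unit, $D=GL_4(R)$, which is transitive on bases.

(b) Let $N$ be a submodule of rank $2$ containing both vectors, and let $P$ be the set of vectors with a nonzero multiple in $N$. Then $R^n/P$ is finitely generated and torsion-free, hence free, so $P$ is a direct summand of rank $2$. The coordinates of $\omega$ in a basis of $P$ generate the unit ideal, so $P$ has a basis $(\omega,\omega')$. Together with a basis of the complement containing $q$ this is a basis of $R^n$, and it remains one when $q$ is replaced by $z+q$.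

(c) Let $p=f_1,f_2,f_3,f_4$ be a basis and $r\in R$. Then $rf_1=(rf_1+f_2)-f_2$, and for $k\ge2$ we have $rf_k=(rf_k+f_l)-f_l$ with $l\ge2$, $l\ne k$. Each of the vectors $rf_1+f_2$, $f_2$, $rf_k+f_l$, $f_l$ forms a partial basis with $p$.

(d) The stabilizer consists of the matrices with first column $\tau_1$, so it is $R^3\rtimes SL_3(R)$. Since $R$ is Euclidean, $SL_3(R)$ is generated by elementary matrices. Hence $D_{\tau_1}$ is generated by the matrices $1+rE_{ij}$ with $r\in R$, $i\ne j$, $j\ge2$. These are additive in $r$, and $1+t^{n+1}E_{ij}=[1+t^nE_{ih},1+tE_{hj}]$ for $h\in\{2,3,4\}\setminus\{i,j\}$. By induction on $n$, the matrices with $r\in\{1,t\}$ generate.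
\end{proof}

\section{Two coefficient groups}\label{sec:coeff}

Let $\varepsilon_1,\dots,\varepsilon_5$ be the standard basis of $\mathbb F_2^5$. The group $A$ is generated by the elementary matrices $e_{ij}=1+E_{ij}$, $1\le i\ne j\le5$; the matrix $e_{ij}$ sends $\varepsilon_j$ to $\varepsilon_j+\varepsilon_i$ and fixes the other $\varepsilon_k$. For $a,b\in\mathbb F_2$,
\begin{equation}\label{eq:St}
e_{ij}^ae_{ij}^b=e_{ij}^{a+b},\qquad [e_{ih}^a,e_{hj}^b]=e_{ij}^{ab}\ \ (i,h,j\text{ distinct}),\qquad [e_{ij},e_{kl}]=1\ \ (j\ne k,\ i\ne l).
\end{equation}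
In particular $A$ is perfect. Two distinct nonzero vectors over $\mathbb F_2$ are linearly independent, so $A$ is $2$-transitive on $\Omega$. Let $s,s'\in A$ be the permutation matrices that swap $\varepsilon_2,\varepsilon_3$ and $\varepsilon_1,\varepsilon_3$, respectively, and let $\lambda=[\varepsilon_1]-[\varepsilon_2]\in\Lambda$. Then
\begin{equation}\label{eq:lambda}
s\lambda+s'\lambda=([\varepsilon_1]-[\varepsilon_3])+([\varepsilon_3]-[\varepsilon_2])=\lambda,
\end{equation}
and $e_{ij}$ fixes $\lambda$ for $j\ge3$. These are the two properties of $\lambda$ that the presentation will record.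

\begin{definition}\label{def:coeff}
A \emph{coefficient group} is a group $Q$ generated by a subgroup $A=SL_5(\mathbb F_2)$ and an element $w$ such that $w$ commutes with $e_{ij}$ for $j\ge3$ and $w=(sws^{-1})(s'ws'^{-1})$.
\end{definition}

\begin{lemma}\label{lem:F0}
With $w=\lambda$, the group $F_0$ is a coefficient group. It is perfect, and $H_2(F_0;\mathbb Z)$ is finite.
\end{lemma}

\begin{proof}
By $2$-transitivity the $A$-orbit of $\lambda$ consists of all differences $[\xi]-[\eta]$ with $\xi\ne\eta$, and these generate $\Lambda$. So $F_0=\langle A,\lambda\rangle$ is a coefficient group. In the abelianization of $F_0$ the perfect group $A$ dies and \eqref{eq:lambda} gives $\lambda=2\lambda$, so $F_0$ is perfect.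

The group $F_0$ is finitely presented, so $H_2(F_0;\mathbb Z)$ is finitely generated by Hopf's formula, and it suffices to show $H_2(F_0;\mathbb Q)=0$. For a normal subgroup $N$ of finite index in a group $P$, the group $H_2(P;\mathbb Q)$ is the group of $P/N$-coinvariants of $H_2(N;\mathbb Q)$. Hence $H_2(F_0;\mathbb Q)$ is the space of $A$-coinvariants of $\wedge^2(\Lambda\otimes\mathbb Q)$, and its dual is the space of $A$-invariant alternating forms $\theta$ on $\Lambda\otimes\mathbb Q$. Pull $\theta$ back to $\mathbb Q[\Omega]$ along the $A$-equivariant projection whose kernel is spanned by $\sum_{\xi\in\Omega}[\xi]$. For $\xi\ne\eta$ some element of $A$ swaps $\xi$ and $\eta$, so $\theta([\xi],[\eta])=\theta([\eta],[\xi])=-\theta([\xi],[\eta])$. Thus $\theta=0$.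
\end{proof}

Let $1\to Z\to F\to F_0\to1$ be the universal central extension, so that $Z=H_2(F_0;\mathbb Z)$ is finite, and let $\tilde\Lambda\le F$ be the preimage of $\Lambda$.

\begin{lemma}\label{lem:F}
The group $\tilde\Lambda$ is nilpotent of class at most $2$. The group $F$ is virtually abelian, finitely presented and residually finite, and $H_1(F;\mathbb Z)=H_2(F;\mathbb Z)=0$. There are a lift of $A$ to a subgroup of $F$ and a lift $w\in F$ of $\lambda$ that make $F$ a coefficient group.
\end{lemma}

\begin{proof}
As $Z$ is central and $\tilde\Lambda/Z=\Lambda$ is abelian, $\tilde\Lambda$ has class at most $2$, and by \eqref{eq:comm} the commutator is a bilinear map $\Lambda\times\Lambda\to Z$. With $n=|Z|$, the preimage of $n\Lambda$ is therefore central in $\tilde\Lambda$; it is a finitely generated abelian subgroup of finite index in $F$. So $F$ is virtually abelian, finitely presented and residually finite. Its homology is given by (I4).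

The preimage of $A$ in $F$ is a central extension of $A$, which splits by (I4) and (I5). Fix a splitting. Let $w_0$ be a lift of $\lambda$. By \eqref{eq:lambda}, $w_0=(sw_0s^{-1})(s'w_0s'^{-1})z$ with $z\in Z$, and $w=w_0z$ satisfies $(sws^{-1})(s'ws'^{-1})=w_0z^{-1}z^2=w$. Let $L=\langle e_{ij}:j\ge3\rangle$. It fixes $\lambda$, so $[l,w]\in Z$ for $l\in L$, and by \eqref{eq:comm} the map $l\mapsto[l,w]$ is a homomorphism $L\to Z$. The group $L$ is perfect, since $e_{ij}=[e_{ih},e_{hj}]$ with $h\in\{3,4,5\}\setminus\{i,j\}$. So $w$ commutes with $L$. Finally $\langle A,w\rangle$ maps onto $F_0$, so $F=\langle A,w\rangle Z$, and as $F$ is perfect and $Z$ is central, $F=[F,F]\subset\langle A,w\rangle$.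
\end{proof}

A finitely presented group has a finite presentation on any finite generating set. We fix a presentation $F=\langle A,w\mid r_1,\dots,r_N\rangle$ whose generators are the elements of $A$ and $w$.

\section{Groups of locally constant functions}\label{sec:W}

For a group $Q$ put
\[
W(Q)=C(X,Q)\rtimes D,\qquad gfg^{-1}=f\circ g^{-1}\quad(g\in D,\ f\in C(X,Q)).
\]
Let $T^+=\mathbb F_2\mathbf 1\oplus T$, where $\mathbf 1$ is a new symbol fixed by $D$. An element $u\in T^+$ defines a locally constant function $\hat u\colon X\to\mathbb F_2$, additive in $u$, by $\hat{\mathbf 1}=1$ and $\hat v(y)=y(v)$ for $v\in T$. We have $\widehat{gu}=\hat u\circ g^{-1}$, because $y(gv)=(g^{-1}y)(v)$. For an $\mathbb F_2$-subspace $V\subset T$ let $V^*=\operatorname{Hom}(V,\mathbb F_2)$; the restriction map $X\to V^*$ is onto.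

\begin{lemma}\label{lem:ring}
Every locally constant function on $X$ factors through $X\to V^*$ for some finite subspace $V\subset T$. The ring $C(X,\mathbb F_2)$ is generated by the functions $\hat u$, $u\in T^+$.
\end{lemma}

\begin{proof}
By compactness, $X$ is covered by finitely many sets $\{y:y|_{S_n}=y_n|_{S_n}\}$, with $S_n\subset T$ finite, on each of which the function is constant. Let $V$ be the span of the $S_n$. Two points of $X$ with the same restriction to $V$ lie in the same sets of the cover. For the second claim, let $v_1,\dots,v_d$ be a basis of $V$. The indicator function of the fiber over $y\in V^*$ is $\prod_n(1+y(v_n)+\hat v_n)$, and every function that factors through $V^*$ is a sum of such indicators.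
\end{proof}

For $m\ge1$ let $Y_m\subset X$ be the set of $y$ that vanish on $t^mT$. It is $D$-invariant and is the dual of $T/t^mT$, so $|Y_m|=2^{4m}=16^m$. An element of $D$ acts trivially on $Y_m$ if and only if it acts trivially on $T/t^mT$. So the kernel $D_m$ of the action on $Y_m$ is the kernel of $D\to GL_4(R/t^mR)$, and $[D:D_m]\le2^{16m}$, the number of $4\times4$ matrices over $R/t^mR$.

\begin{proposition}\label{prop:betti}
Let $G$ be a finitely generated group that maps onto $W(F_0)$. Then $G$ has subgroups $H_m$ $(m\ge1)$ of index $i_m=|A|^{16^m}[D:D_m]$ with $b_1(H_m)\ge30\cdot16^m\ge c\log i_m$, where $c=30/\log(2|A|)$.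
\end{proposition}

\begin{proof}
Restriction defines a homomorphism $W(F_0)\to\operatorname{Map}(Y_m,F_0)\rtimes D$. It is onto: if $V\subset T$ is a finite subspace that maps onto $T/t^mT$, then $Y_m\to V^*$ is injective, so a function on $Y_m$ extends to $V^*$ and pulls back to $X$. Since $D_m$ acts trivially on $Y_m$, the subgroup $\operatorname{Map}(Y_m,\Lambda)\cdot D_m$ is a direct product, and its index is $i_m$. Its preimage $H_m$ in $G$ has index $i_m$ and maps onto $\operatorname{Map}(Y_m,\Lambda)\cong\mathbb Z^{30\cdot16^m}$. Finally $16m\le16^m$ gives $\log i_m\le16^m\log|A|+16m\log2\le16^m\log(2|A|)$.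
\end{proof}

\begin{proposition}\label{prop:WF}
The group $W(F)$ is residually finite and not large.
\end{proposition}

\begin{proof}
An element with nontrivial component in $D$ survives in $D/D_m$ for large $m$. Let $1\ne f\in C(X,F)$, and let $f$ factor through $V^*$ with $V$ finite. For large $m$ we have $V\cap t^mT=0$, so every element of $V^*$ extends to a homomorphism on $T$ that vanishes on $t^mT$. Hence $f(y)\ne1$ for some $y\in Y_m$. Choose a finite quotient $\bar F$ of $F$ in which $f(y)$ survives. Then $f$ survives in the finite group $\operatorname{Map}(Y_m,\bar F)\rtimes(D/D_m)$, which receives a homomorphism from $W(F)$.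

For the second claim apply Lemma~\ref{lem:notlarge} with $K=C(X,\tilde\Lambda)$ and $\mathcal F=C(X,F)$. The group $K$ is normal and nilpotent of class at most $2$, and $\mathcal F/K=C(X,A)$ has finite exponent.
\end{proof}

What remains is to present such a group by finitely many relations.

\section{The case of two points}\label{sec:two}

For $f\in C(X,\mathbb F_2)$ let $e_{ij}^f\in C(X,A)$ be the function $y\mapsto e_{ij}^{f(y)}$. Take one nonzero vector $p\in T$ and consider the functions that depend only on $\hat p$. They form a group $A\times A$, with coordinates the values on $\{\hat p=0\}$ and $\{\hat p=1\}$. It is generated by the constants $e_{ij}=(e_{ij},e_{ij})$ and the elements $b_{ij}=e_{ij}^{\hat p}=(1,e_{ij})$, and \eqref{eq:St} gives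
\begin{equation}\label{eq:two}
\begin{gathered}
b_{ij}^2=1,\qquad [b_{ij},e_{kl}]=[b_{ij},b_{kl}]=1\quad(j\ne k,\ i\ne l),\\
[e_{ih},b_{hj}]=[b_{ih},e_{hj}]=[b_{ih},b_{hj}]=b_{ij}\quad(i,h,j\text{ distinct}).
\end{gathered}
\end{equation}
The last line encodes $1\cdot\hat p=\hat p\cdot1=\hat p\cdot\hat p=\hat p$. We show that these relations almost force the product structure, although none of them involves a pair of opposite indices $(i,j)$, $(j,i)$.

\begin{example}\label{ex:two}
Let $B$ be a group generated by a homomorphic image of $A$ and elements $b_{ij}$ satisfying \eqref{eq:two}. We claim that $B$ is finite. Put $b'_{ij}=e_{ij}b_{ij}$, which plays the role of $e_{ij}^{1+\hat p}$, and let $E=\langle b_{ij}\rangle$ and $E'=\langle b'_{ij}\rangle$. By \eqref{eq:comm} and \eqref{eq:two}, for distinct $i,h,j$,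
\begin{align*}
[b_{ih},b'_{hj}]&=[b_{ih},e_{hj}]\cdot e_{hj}[b_{ih},b_{hj}]e_{hj}^{-1}=b_{ij}b_{ij}=1,\\
[b'_{ih},b_{hj}]&=e_{ih}[b_{ih},b_{hj}]e_{ih}^{-1}\cdot[e_{ih},b_{hj}]=b_{ij}b_{ij}=1.
\end{align*}
This is the identity $\hat p(1+\hat p)=0$. So $b_{ij}$ commutes with $b'_{kl}$ unless possibly $(k,l)=(j,i)$. In that case write $b_{ij}=[b_{ih},b_{hj}]$; both entries commute with $b'_{ji}$ by the two computations above. Hence $E$ and $E'$ commute, and $B=EE'$ because $e_{ij}=b'_{ij}b_{ij}$. In $B/E$ the $b_{ij}$ are trivial and in $B/E'$ they equal the $e_{ij}$, so both quotients are quotients of $A$. The group $E\cap E'$ is central by Lemma~\ref{lem:prod}, and $B/(E\cap E')$ embeds in the finite group $B/E\times B/E'$. Since $b_{ij}=[b_{ih},e_{hj}]$, the group $B$ is perfect, and $B=[B,B]$ is finite by (I3).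
\end{example}

The general proof has the same shape: split a group into commuting factors indexed by points, show that killing all factors but one leaves a quotient of a known group, and deal with a central subgroup at the end. Three new difficulties arise. First, $T$ is infinite, and finitely many relations must produce elements $x_{ij}(u)$ playing the role of $e_{ij}^{\hat u}$ for all $u\in T^+$. Second, as soon as two independent vectors $p,q$ are involved, the product $\hat p\hat q$ is not of the form $\hat u$, so the commutators $[x_{ih}(p),x_{hj}(q)]$ are new elements. Third, the lattice $\Lambda$ must be split as well. These are the subjects of Sections~\ref{sec:root}, \ref{sec:dec} and~\ref{sec:K}.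

\section{The presentation}\label{sec:pres}

The generators are a finite generating set of $D$, the elements of $A$, symbols $b_{ij}$ for $1\le i\ne j\le5$, and a symbol $w$. The symbol $b_{ij}$ stands for $e_{ij}^{\hat\tau_1}$, and the elements of $A$ and $w$ stand for constant functions. The first relations say that constants are fixed by $D$ and that $\hat\tau_1$ is fixed by $D_{\tau_1}$.
\begin{itemize}
\item[(R0)] A finite presentation of $D$ (fact (I1)); the multiplication table of $A$.
\item[(R1)] The generators of $D$ commute with the elements of $A$ and with $w$.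
\item[(R2)] Each $b_{ij}$ commutes with a finite generating set of $D_{\tau_1}$ (Lemma~\ref{lem:bases}(d)).
\end{itemize}
In a group where these hold, we define $x_{ij}(p)=gb_{ij}g^{-1}$ for a unimodular vector $p=g\tau_1$; by (R2) this does not depend on $g$, and $gx_{ij}(p)g^{-1}=x_{ij}(gp)$ for all $g\in D$. Put $x_{ij}(\mathbf 1)=e_{ij}$ and $x_{ij}(\mathbf 1+\tau_1)=e_{ij}b_{ij}$. Below, $x_{ij}(\tau_2)$ and $x_{ij}(\tau_1+\tau_2)$ are read as words $gb_{ij}g^{-1}$ for a fixed choice of $g$. The next relations are instances of \eqref{eq:St} that involve only $\mathbf 1,\tau_1,\tau_2$.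
\begin{itemize}
\item[(R3)] $x_{ij}(\tau_1)x_{ij}(\tau_2)=x_{ij}(\tau_1+\tau_2)$.
\item[(R4)] $[x_{ij}(u),x_{kl}(v)]=1$ if $j\ne k$ and $i\ne l$, for $(u,v)=(\mathbf 1,\tau_1)$ and $(u,v)=(\tau_1,\tau_2)$.
\item[(R5)] $[x_{ih}(\tau_1),x_{hj}(\tau_2)]=[x_{ih'}(\tau_1),x_{h'j}(\tau_2)]$ for $i\neq j$ and $h,h'\notin\{i,j\}$.
\item[(R6)] For distinct $i,h,j$: $[x_{ih}(\mathbf 1),x_{hj}(\tau_1)]=x_{ij}(\tau_1)=[x_{ih}(\tau_1),x_{hj}(\mathbf 1)]=[x_{ih}(\tau_1),x_{hj}(\tau_1)]$, and $[x_{ih}(\tau_1),x_{hj}(\tau_2)]=[x_{ih}(\tau_2),x_{hj}(\tau_1)]$.
\end{itemize}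
The last group of relations involves $w$. Relations (R7) and (R10) come from Definition~\ref{def:coeff}; relations (R8) and (R9), imposed for all $i\ne j$ and $k\ne l$, say that certain functions supported on the disjoint sets $\{\hat\tau_1=1\}$ and $\{\hat\tau_1=0\}$ commute.
\begin{itemize}
\item[(R7)] $w$ commutes with $e_{ij}$ and $b_{ij}$ for $j\ge3$.
\item[(R8)] $x_{kl}(\mathbf 1+\tau_1)$ commutes with $[x_{ij}(\tau_1),w]$, and $x_{kl}(\tau_1)$ commutes with $[x_{ij}(\mathbf 1+\tau_1),w]$.
\item[(R9)] $[x_{ij}(\tau_1),w]$ commutes with $[x_{kl}(\mathbf 1+\tau_1),w]$.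
\item[(R10)] $w=(sws^{-1})(s'ws'^{-1})$.
\end{itemize}
Let $U$ be the group defined by (R0)--(R10). These relations hold in $W(Q)$ for every coefficient group $Q$ (Proposition~\ref{prop:psi}), so further relations must say something about the subgroup generated by $A$ and $w$. We consider two choices:
\begin{itemize}
\item[(R11)] $[w,awa^{-1}]=1$ for all $a\in A$;
\item[(R11$'$)] $r_1=\dots=r_N=1$, the relators of $F$ fixed at the end of Section~\ref{sec:coeff}.
\end{itemize}
The group $\Gamma$ of Theorem~\ref{thm:A} is defined by (R0)--(R11), and $\Gamma_F$ is defined by (R0)--(R10) and (R11$'$). Both presentations are finite.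

\begin{proposition}\label{prop:psi}
Let $Q$ be a coefficient group. There is a surjective homomorphism $\psi\colon U\to W(Q)$ that is the identity on $D$, sends the elements of $A$ and $w$ to the corresponding constant functions, and sends $b_{ij}$ to $e_{ij}^{\hat\tau_1}$. For $Q=F_0$ it factors through $\Gamma$, and for $Q=F$ it factors through $\Gamma_F$.
\end{proposition}

\begin{proof}
Relations (R0)--(R2) hold for the images, because constants are $D$-invariant and $\hat\tau_1$ is $D_{\tau_1}$-invariant. Since $\widehat{g\tau_1}=\hat\tau_1\circ g^{-1}$, the word $x_{ij}(u)$ goes to $e_{ij}^{\hat u}$ for $u$ unimodular and for $u=\mathbf 1,\mathbf 1+\tau_1$. The other relations are identities in $C(X,Q)$ and are checked at each point $y$. With $a=y(\tau_1)$ and $b=y(\tau_2)$, relations (R3) and (R4) are in \eqref{eq:St}; both sides of (R5) equal $e_{ij}^{ab}$; and (R6) reads $1\cdot a=a=a\cdot1=a^2$ and $ab=ba$, where $a^2=a$ holds because the field is $\mathbb F_2$. Relations (R7) and (R10) hold in $Q$. In (R8) and (R9), one of the two functions is trivial at $y$ if $a=0$ and the other is trivial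 at $y$ if $a=1$. Relation (R11) holds in $F_0$ since $\Lambda$ is abelian, and (R11$'$) holds in $F$.

For surjectivity, consider the set of $f\in C(X,\mathbb F_2)$ such that $e_{ij}^f$ lies in the image for all $i\ne j$. By \eqref{eq:St} it is closed under sums and products. It contains $1$ and $\hat p$ for $p$ unimodular, so by Lemmas~\ref{lem:bases}(c) and~\ref{lem:ring} it is all of $C(X,\mathbb F_2)$. For a clopen set $S\subset X$ let $Q_S$ be the set of $\gamma\in Q$ such that the function equal to $\gamma$ on $S$ and to $1$ off $S$ lies in the image. It is a subgroup containing all $e_{ij}$, and it is normal, because the image contains all constants. The quotient $Q/Q_S$ is generated by $w$, and there $w=w^2$ by (R10). So $Q_S=Q$. A locally constant function on $X$ is a product of finitely many functions of this kind, so the image contains $C(X,Q)$, and it contains $D$.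
\end{proof}

In Sections~\ref{sec:root}--\ref{sec:K}, $G$ denotes an arbitrary quotient of $U$, and we use the same letters for elements and subgroups of $D$, $A$, $U$ and for their images in $G$. Conjugation by $g\in D$ fixes $A$ and $w$ and turns $x_{ij}(p)$ into $x_{ij}(gp)$. By Lemma~\ref{lem:bases}(a), relations (R3)--(R9) therefore hold with $\tau_1$ replaced by any unimodular $p$ and with $(\tau_1,\tau_2)$ replaced by any partial basis $(p,q)$. We use them in this form.

\section{Root homomorphisms and their commutators}\label{sec:root}

\subsection{Additivity}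
The group $D$ has infinitely many orbits on pairs of unimodular vectors. For instance, the pairs $(\tau_1,\tau_1+t^n\tau_2)$ are distinguished by the ideal $(t^n)$ generated by their $2\times2$ minors. Relation (R3) concerns one orbit only. It suffices because in rank $4$ there is room to pass from any configuration to a partial basis by an auxiliary vector.

\begin{lemma}\label{lem:add}
Let $\mathcal T$ be the group generated by symbols $[p]$, for $p\in T$ unimodular, with relations $[p][q]=[p+q]$ for all partial bases $(p,q)$. There is a homomorphism $\sigma\colon T\to\mathcal T$ with $\sigma(p)=[p]$ for all unimodular $p$.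
\end{lemma}

\begin{proof}
\emph{$\mathcal T$ is abelian.} For a partial basis $(p,q)$ we have $[p][q]=[p+q]=[q][p]$. Let $p,p'$ be unimodular. Choose $P\ni p,p'$ and $q$ as in Lemma~\ref{lem:bases}(b). Then $(p,q)$, $(p',q)$ and $(p,p'+q)$ are partial bases. So $[p]$ commutes with $[q]$ and with $[p'+q]=[p'][q]$, hence with $[p']$. We write $\mathcal T$ additively.

\emph{Definition of $\sigma$.} Call $q$ \emph{admissible} for $v\in T$ if there is a partial basis $(\omega,q)$ with $v\in R\omega$. Admissible vectors exist, and $q+v$ is unimodular because $(\omega,q+v)$ is a partial basis. Put $\sigma_q(v)=[q+v]-[q]$. We show that this does not depend on $q$. For $v=0$ it is $0$. Let $v\ne0$, so that $\omega$ is determined by $v$, and let $q,q'$ be admissible. Their images in $T/R\omega\cong R^3$ are unimodular. By Lemma~\ref{lem:bases}(b) for $n=3$, which is where the rank $4$ is used, there is $q''\in T$ whose image forms a partial basis with each of them. Then $(\omega,q,q'')$ and $(\omega,q',q'')$ are partial bases of $T$. Consequently $(q+v,q'')$ and $(q,q''+v)$ are partial bases, and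
\[
[q+v]+[q'']=[q+q''+v]=[q]+[q''+v].
\]
So $\sigma_q(v)=\sigma_{q''}(v)$, and the same computation with $q'$ gives $\sigma_{q'}(v)=\sigma_{q''}(v)$. Call the common value $\sigma(v)$. For unimodular $p$ we have $\omega=p$ and $\sigma(p)=[q+p]-[q]=[p]$.

\emph{Additivity.} Given $v,v'$, choose $P\ni v,v'$ and $q$ as in Lemma~\ref{lem:bases}(b). Every vector of $P$ lies in $R\omega$ for a unimodular $\omega\in P$, since $T/P$ is torsion-free. So $q$ is admissible for $v$ and for $v+v'$, and $q+v$ is admissible for $v'$. Hence
\[
\sigma(v+v')=\bigl([q+v+v']-[q+v]\bigr)+\bigl([q+v]-[q]\bigr)=\sigma(v')+\sigma(v).\qedhere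
\]
\end{proof}

Many statements below are checked on generators. Since $T^+$ has exponent $2$, a nonempty subset closed under sums is a subgroup, and Lemma~\ref{lem:bases}(c) gives two generating sets:
\begin{itemize}
\item[(G1)] $T^+$ is generated by $\mathbf 1$ and the unimodular vectors;
\item[(G2)] for $p$ unimodular, $T^+$ is generated by $\mathbf 1$ and the $q$ with $(p,q)$ a partial basis.
\end{itemize}

\begin{lemma}\label{lem:root}
Each $x_{ij}$ extends uniquely to a homomorphism $x_{ij}\colon T^+\to G$. It satisfies $gx_{ij}(u)g^{-1}=x_{ij}(gu)$ for $g\in D$, and $[x_{ij}(u),x_{kl}(v)]=1$ for all $u,v\in T^+$ if $j\ne k$ and $i\ne l$.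
\end{lemma}

\begin{proof}
By (R3) the assignment $[p]\mapsto x_{ij}(p)$ defines a homomorphism $\mathcal T\to G$, and composing with $\sigma$ extends $x_{ij}$ to $T$. Let $j\ne k$ and $i\ne l$; this condition is symmetric in the two pairs of indices. By (R4), $e_{ij}$ commutes with $x_{kl}(p)$ for all unimodular $p$, hence with $x_{kl}(T)$. The case $(k,l)=(i,j)$, together with $e_{ij}^2=1$, gives the extension to $T^+$, and it agrees with $x_{ij}(\mathbf 1+\tau_1)=e_{ij}b_{ij}$. Uniqueness and equivariance follow from (G1).

For fixed $u$, the set of $v$ with $[x_{ij}(u),x_{kl}(v)]=1$ is a subgroup of $T^+$. For $u=\mathbf 1$ it contains $T$, and it contains $\mathbf 1$ by \eqref{eq:St}. For $u=p$ unimodular it contains $\mathbf 1$, by the first paragraph with the two pairs exchanged, and it contains every $q$ with $(p,q)$ a partial basis, by (R4); so it is $T^+$ by (G2). Now fix $v$: the set of $u$ with $[x_{ij}(u),x_{kl}(v)]=1$ is a subgroup containing the generators (G1).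
\end{proof}

\subsection{Products}
In $W(Q)$ the commutator $[e_{ih}^{\hat u},e_{hj}^{\hat v}]$ equals $e_{ij}^{\hat u\hat v}$. The next lemma shows that the corresponding commutator in $G$ behaves like a commutative, idempotent multiplication of $u$ and $v$.

\begin{lemma}\label{lem:c}
For $i\ne j$ and $u,v\in T^+$, the element $c_{ij}(u,v)=[x_{ih}(u),x_{hj}(v)]$ does not depend on $h\notin\{i,j\}$. The values of $c_{ij}$ commute with each other, and:
\begin{itemize}
\item[(c1)] $c_{ij}$ is additive in each variable, and $c_{ij}(\mathbf 1,v)=c_{ij}(v,\mathbf 1)=x_{ij}(v)$;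
\item[(c2)] $c_{ij}(u,v)=c_{ij}(v,u)$;
\item[(c3)] $c_{ij}(u,u)=x_{ij}(u)$;
\item[(c4)] $c_{ij}(u,v)$ commutes with $x_{kl}(T^+)$ if $j\ne k$ and $i\ne l$.
\end{itemize}
\end{lemma}

\begin{proof}
Let $\mathrm P(u,v)$ be the statement that for all $i\ne j$ the commutator $[x_{ih}(u),x_{hj}(v)]$ does not depend on $h$. Suppose that $\mathrm P(u,v)$ holds. Then (c4) holds for $(u,v)$: as there are five indices, we can choose $h\notin\{i,j,k,l\}$, and then $x_{ih}(u)$ and $x_{hj}(v)$ both commute with $x_{kl}(T^+)$ by Lemma~\ref{lem:root}. In particular $c_{ij}(u,v)$ commutes with $x_{ih}(T^+)$ and $x_{hj}(T^+)$ for every $h\notin\{i,j\}$. If $\mathrm P(u,v)$ and $\mathrm P(u,v')$ hold, the first identity in \eqref{eq:comm} gives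
\[
[x_{ih}(u),x_{hj}(v+v')]=c_{ij}(u,v)\cdot x_{hj}(v)c_{ij}(u,v')x_{hj}(v)^{-1}=c_{ij}(u,v)c_{ij}(u,v'),
\]
so $\mathrm P(u,v+v')$ holds. If $\mathrm P(u,v)$ and $\mathrm P(u',v)$ hold, the second identity gives
\[
[x_{ih}(u+u'),x_{hj}(v)]=x_{ih}(u)c_{ij}(u',v)x_{ih}(u)^{-1}\cdot c_{ij}(u,v)=c_{ij}(u',v)c_{ij}(u,v),
\]
so $\mathrm P(u+u',v)$ holds. Now $\mathrm P(\mathbf 1,\mathbf 1)$ holds by \eqref{eq:St}, $\mathrm P(\mathbf 1,p)$ and $\mathrm P(p,\mathbf 1)$ hold for unimodular $p$ by (R6), and $\mathrm P(p,q)$ holds for partial bases by (R5). So $\mathrm P(\mathbf 1,v)$ holds for all $v$ by (G1), $\mathrm P(p,v)$ holds for all unimodular $p$ and all $v$ by (G2), and $\mathrm P(u,v)$ holds for all $u,v$ by (G1). Thus $c_{ij}$ is well defined and (c4) holds. Since $c_{ij}(u,v)$ commutes with $x_{ih}(u')$ and $x_{hj}(v')$, it commutes with $c_{ij}(u',v')$, and the two displayed formulas give additivity.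

The three maps $v\mapsto c_{ij}(\mathbf 1,v)$, $c_{ij}(v,\mathbf 1)$, $x_{ij}(v)$ are homomorphisms that agree at $\mathbf 1$ by \eqref{eq:St} and at unimodular vectors by (R6). This proves (c1), and (c2) for $u=\mathbf 1$. For $u=p$ unimodular, both sides of (c2) are additive in $v$ and agree on the generators (G2), by (c1) and the last relation in (R6). Both sides are additive in $u$, so (c2) follows from (G1). Property (c3) holds for $\mathbf 1$ by (c1) and for unimodular vectors by (R6). If it holds for $u$ and $u'$, then
\[
c_{ij}(u+u',u+u')=c_{ij}(u,u)\,c_{ij}(u,u')\,c_{ij}(u',u)\,c_{ij}(u',u')=x_{ij}(u)x_{ij}(u'),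
\]
because $c_{ij}(u,u')c_{ij}(u',u)=c_{ij}(u,u')^2=c_{ij}(2u,u')=1$.
\end{proof}

\section{Splitting the group generated by the root homomorphisms}\label{sec:dec}

For an $\mathbb F_2$-subspace $V\subset T$, where $V=T$ is allowed, let $V^+=\mathbb F_2\mathbf 1\oplus V$ and
\[
\mathcal A(V)=\langle x_{ij}(u):i\ne j,\ u\in V^+\rangle,\qquad E_p(V)=\langle c_{ij}(u,p):i\ne j,\ u\in V^+\rangle\quad(p\in V^+).
\]
We write $\mathcal A=\mathcal A(T)$ and $E_p=E_p(T)$. We have $A\le\mathcal A(V)$ and $E_p(V)\le\mathcal A(V)$, and $x_{ij}(p)=c_{ij}(\mathbf 1,p)\in E_p(V)$. In $W(Q)$, the generators of $E_p(V)$ become the functions $e_{ij}^{\hat u\hat p}$, which are trivial off $\{\hat p=1\}$. So $E_p(V)$ and $E_{\mathbf 1+p}(V)$ generalize the groups $E$ and $E'$ of Example~\ref{ex:two}.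

\begin{lemma}\label{lem:two}
Let $p\in V^+$ and $p'=\mathbf 1+p$. Then $E_p(V)$ and $E_{p'}(V)$ commute and $\mathcal A(V)=E_p(V)E_{p'}(V)$. For $v\in T^+$ and distinct $i,h,j$,
\begin{equation}\label{eq:star}
c_{ij}(v,p)=[c_{ih}(v,p),x_{hj}(p)].
\end{equation}
In particular $E_p(V)$ is a perfect normal subgroup of $\mathcal A(V)$.
\end{lemma}

\begin{proof}
Put $\alpha_{ij}(u)=c_{ij}(u,p')$ and $\beta_{ij}(u)=c_{ij}(u,p)$. By (c1), $\alpha_{ij}(u)\beta_{ij}(u)=c_{ij}(u,\mathbf 1)=x_{ij}(u)$, so the two subgroups generate $\mathcal A(V)$. By (c1)--(c3),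
\[
c_{ij}(p',p)=c_{ij}(p,p')=c_{ij}(p,\mathbf 1)c_{ij}(p,p)=x_{ij}(p)^2=1.
\]

\emph{Step 1: $\alpha_{ij}(u)$ commutes with $x_{kl}(p)$ for all $k\ne l$.}
\begin{itemize}
\item[(i)] If $k\ne j$ and $l\ne i$, this is (c4).
\item[(ii)] If $k=j$ and $l\ne i$, write $\alpha_{ij}(u)=[x_{ih}(u),x_{hj}(p')]$ with $h\notin\{i,j,l\}$. Then $x_{ih}(u)$ commutes with $x_{jl}(p)$ by Lemma~\ref{lem:root}, and $[x_{hj}(p'),x_{jl}(p)]=c_{hl}(p',p)=1$.
\item[(iii)] If $k\ne j$ and $l=i$, use (c2) to write $\alpha_{ij}(u)=[x_{ih}(p'),x_{hj}(u)]$ with $h\notin\{i,j,k\}$. Then $[x_{ki}(p),x_{ih}(p')]=c_{kh}(p,p')=1$, and $x_{hj}(u)$ commutes with $x_{ki}(p)$ by Lemma~\ref{lem:root}.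
\item[(iv)] If $(k,l)=(j,i)$, write $x_{ji}(p)=[x_{jh}(p),x_{hi}(p)]$ by (c3), and use (ii) and (iii).
\end{itemize}

\emph{Step 2: formula \eqref{eq:star}.} We have $\beta_{ij}(v)=[\alpha_{ih}(v)\beta_{ih}(v),x_{hj}(p)]$. The element $\alpha_{ih}(v)$ commutes with $\beta_{ih}(v)$ by Lemma~\ref{lem:c} and with $x_{hj}(p)$ by Step 1, so \eqref{eq:comm} gives $\beta_{ij}(v)=[\beta_{ih}(v),x_{hj}(p)]$.

\emph{Step 3: $\alpha_{ij}(u)$ commutes with $\beta_{kl}(v)$.} In each case we write $\beta_{kl}(v)$ as a commutator of two elements that commute with $\alpha_{ij}(u)$. If $k\ne j$, take $\beta_{kl}(v)=[x_{kh}(v),x_{hl}(p)]$ with $h\notin\{i,k,l\}$, and use (c4) for the first entry and Step 1 for the second. If $k=j$ and $l\ne i$, take $\beta_{jl}(v)=[x_{jh}(p),x_{hl}(v)]$ with $h\notin\{j,l\}$, by (c2), and use Step 1 for the first entry and (c4) for the second. If $(k,l)=(j,i)$, take $\beta_{ji}(v)=[\beta_{jh}(v),x_{hi}(p)]$ by Step 2, and use the previous case for the first entry and Step 1 for the second.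

So the two subgroups commute, their product is $\mathcal A(V)$, and both are normal. By \eqref{eq:star} every generator of $E_p(V)$ is a commutator of two elements of $E_p(V)$.
\end{proof}

Next we refine these splittings for several vectors $p$ at once. In $W(Q)$ one would multiply idempotents $\hat p_1\hat p_2\cdots\hat p_d$. In $G$ we have products of two factors only, and we have not proved associativity. Iterated commutators of subgroups replace the missing products; this works because all the subgroups are perfect.

Call a finite subspace $V\subset T$ \emph{good} if it has an $\mathbb F_2$-basis $p_1,\dots,p_d$ of unimodular vectors; we fix such a basis. Unimodularity is needed only in Section~\ref{sec:K}, where (R8) and (R9) are applied to the $p_n$. The span of finitely many unimodular vectors is good, so by Lemma~\ref{lem:bases}(c) every finite subset of $T$ lies in a good subspace, and $\mathcal A$ is the directed union of the groups $\mathcal A(V)$ with $V$ good. For $y\in V^*$ put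
\[
p_n^y=p_n\ \text{ if }y(p_n)=1,\qquad p_n^y=\mathbf 1+p_n\ \text{ if }y(p_n)=0,
\]
so that the function on $V^*$ defined by $p_n^y$ takes the value $1$ at $y$. If $y\ne y'$, there is $n$ with $p_n^{y'}=\mathbf 1+p_n^y$.

\begin{lemma}\label{lem:dec}
Let $V$ be good. There are pairwise commuting subgroups $\mathcal A_y\le\bigcap_nE_{p_n^y}(V)$, for $y\in V^*$, with $\mathcal A(V)=\prod_y\mathcal A_y$. With $\mathcal A^y=\prod_{y'\ne y}\mathcal A_{y'}$ we have $\mathcal A(V)=A\cdot\mathcal A^y$ for each $y$. The group $\mathcal A(V)$ is perfect and finite. Hence $\mathcal A$ is locally finite.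
\end{lemma}

\begin{proof}
The group $\mathcal A(V)$ is perfect because $x_{ij}(u)=[x_{ih}(u),x_{hj}(\mathbf 1)]$.

\emph{One splitting.} Let $M$ be a perfect normal subgroup of $\mathcal A(V)$, let $E=E_q(V)$ and $\bar E=E_{\mathbf 1+q}(V)$ with $q\in V^+$, and put $N=[M,E]\le M\cap E$ and $\bar N=[M,\bar E]\le M\cap\bar E$. These are commuting normal subgroups. Since $M=[M,M]\le[M,\mathcal A(V)]\le M$, we get $M=[M,E\bar E]=N\bar N$. Moreover $M=[M,M]=[N,N][\bar N,\bar N]$, and $\bar N$ commutes with $E$, so
\[
N=[M,E]=[[N,N],E]\cdot[[\bar N,\bar N],E]=[[N,N],E]\le[N,N].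
\]
Thus $N$ is perfect, and so is $\bar N$ by symmetry.

\emph{Iteration.} Put $M_0(y)=\mathcal A(V)$ and $M_n(y)=[M_{n-1}(y),E_{p_n^y}(V)]$ for $1\le n\le d$. The group $M_n(y)$ depends only on $y(p_1),\dots,y(p_n)$. By induction it is perfect and normal, and $M_{n-1}(y)=M_n(y)M_n(y')$, where $y'$ differs from $y$ at $p_n$ only. So the groups $\mathcal A_y=M_d(y)$ have product $\mathcal A(V)$, and $\mathcal A_y\le M_n(y)\le E_{p_n^y}(V)$ for all $n$. If $y\ne y'$, then $\mathcal A_y\le E_q(V)$ and $\mathcal A_{y'}\le E_{\mathbf 1+q}(V)$ for some $q=p_n^y$, so they commute by Lemma~\ref{lem:two}.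

\emph{The quotient by $\mathcal A^y$.} Fix $y$ and $n$, and let $q=p_n^y$ and $\bar E=E_{\mathbf 1+q}(V)$. As $\bar E$ is perfect and normal, $\bar E=[\bar E,\mathcal A(V)]=\prod_{y'}[\bar E,\mathcal A_{y'}]$. The factor with $y'=y$ is trivial because $\mathcal A_y\le E_q(V)$, and the other factors lie in $\mathcal A^y$. So $x_{kl}(\mathbf 1+p_n^y)\in\mathcal A^y$ for all $n,k,l$. The elements $\mathbf 1$ and $\mathbf 1+p_n^y$ generate $V^+$, so the subgroup $A\cdot\mathcal A^y$ contains all $x_{kl}(u)$ with $u\in V^+$.

\emph{Finiteness.} The group $\mathcal A(V)/\bigcap_y\mathcal A^y$ embeds in the product of the groups $\mathcal A(V)/\mathcal A^y$, each of which is a quotient of $A$. By Lemma~\ref{lem:prod} the center of $\mathcal A(V)$ has finite index, and by (I3) the perfect group $\mathcal A(V)$ is finite.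
\end{proof}

\section{Splitting the normal closure of $w$}\label{sec:K}

Let $K$ be the normal closure of $w$ in $G$. The element $w$ stands for a constant function, so it is not attached to any clopen set. Its commutators with elements of $\mathcal A$ are. For $c\in\mathcal A$ put $\kappa(c)=[c,w]$; in $W(Q)$ this function is trivial wherever $c$ is trivial. By \eqref{eq:comm},
\begin{equation}\label{eq:kappa}
\kappa(cc')=c\,\kappa(c')\,c^{-1}\cdot\kappa(c),\qquad\kappa(c^{-1})=c^{-1}\kappa(c)^{-1}c.
\end{equation}
In particular, if an element $\gamma\in G$ centralizes a subgroup $E\le\mathcal A$, then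
\begin{equation}\label{eq:sub}
\{c\in E:[\gamma,\kappa(c)]=1\}\ \text{ is a subgroup of }E.
\end{equation}
The purpose of (R10) is to express $w$ itself by such commutators. It reads $w=\kappa(s)\,w\,\kappa(s')\,w$, that is,
\begin{equation}\label{eq:w}
w=\kappa(s)^{-1}\kappa(s')^{-1}.
\end{equation}

The group $G$ is generated by $D$, $\mathcal A$ and $w$, and $D$ centralizes $w$ and normalizes $\mathcal A$. So the subgroup generated by the elements $cwc^{-1}=\kappa(c)w$, $c\in\mathcal A$, is normal and equals $K$. By \eqref{eq:w},
\[
K=\langle\kappa(c):c\in\mathcal A\rangle=\bigcup_{V\text{ good}}K(V),\qquad K(V)=\langle\kappa(c):c\in\mathcal A(V)\rangle,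
\]
a directed union, and $w\in K(V)$ for every $V$.

Relations (R8) and (R9) mention only the elements $x_{ij}(p)$ and $x_{ij}(\mathbf 1+p)$, while $E_p$ has the infinitely many generators $c_{ij}(u,p)$. The gap is closed by (R7): the generators with $j\ge3$ commute with $w$, and by \eqref{eq:star} they generate $E_p$ together with the $x_{ij}(p)$.

\begin{lemma}\label{lem:kappa}
Let $p$ be unimodular, $q\in\{p,\mathbf 1+p\}$ and $q'=\mathbf 1+q$.
\begin{enumerate}
\item[(a)] $E_{q'}$ centralizes $\kappa(c)$ for every $c\in E_q$.
\item[(b)] $[\kappa(c),\kappa(c')]=1$ for $c\in E_q$ and $c'\in E_{q'}$.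
\end{enumerate}
\end{lemma}

\begin{proof}
By (R7) and (G1), $w$ commutes with $x_{ij}(T^+)$ for $j\ge3$. Let $\mathcal L_q=\langle c_{ij}(u,q):j\ge3,\ u\in T^+\rangle$. For $j\ge3$ we have $c_{ij}(u,q)=[x_{ih}(u),x_{hj}(q)]$ with $h\in\{3,4,5\}\setminus\{i,j\}$, so $w$ commutes with $\mathcal L_q$, and $\kappa$ is trivial on $\mathcal L_q$. By \eqref{eq:star} with $h\in\{3,4,5\}\setminus\{i,j\}$, the group $E_q$ is generated by $\mathcal L_q$ and the elements $x_{ij}(q)$. The same holds for $q'$.

(a) First let $c=x_{ij}(q)$. The centralizer of $\kappa(c)$ contains $\mathcal L_{q'}$, which commutes with $w$ and, by Lemma~\ref{lem:two}, with $c$; and it contains the $x_{kl}(q')$ by (R8). So it contains $E_{q'}$. Now fix $c'\in E_{q'}$. It centralizes $E_q$, so by \eqref{eq:sub} the $c\in E_q$ with $[c',\kappa(c)]=1$ form a subgroup. This subgroup contains $\mathcal L_q$ and the $x_{ij}(q)$, so it is $E_q$.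

(b) First let $c'=x_{kl}(q')$. By (a) with $q$ and $q'$ exchanged, $\kappa(c')$ centralizes $E_q$. By \eqref{eq:sub} the $c\in E_q$ with $[\kappa(c'),\kappa(c)]=1$ form a subgroup; it contains $\mathcal L_q$, and the $x_{ij}(q)$ by (R9), so it is $E_q$. Now fix $c\in E_q$. By (a), $\kappa(c)$ centralizes $E_{q'}$, so the $c'\in E_{q'}$ with $[\kappa(c),\kappa(c')]=1$ form a subgroup; it contains $\mathcal L_{q'}$ and the $x_{kl}(q')$, so it is $E_{q'}$.
\end{proof}

\begin{lemma}\label{lem:Kdec}
Let $V$ be good, and for $y\in V^*$ let $K_y=\langle\kappa(c):c\in\mathcal A_y\rangle$. The groups $K_y$ commute pairwise, $\mathcal A_{y'}$ centralizes $K_y$ for $y'\ne y$, and $\mathcal A_y$ normalizes $K_y$. Moreover, if $I\subset V^*$ and $c\in\prod_{y\in I}\mathcal A_y$, then $\kappa(c)\in\prod_{y\in I}K_y$. In particular $K(V)=\prod_yK_y$.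
\end{lemma}

\begin{proof}
For $y\ne y'$ there is $n$ with $\mathcal A_y\le E_q$ and $\mathcal A_{y'}\le E_{\mathbf 1+q}$, where $q=p_n^y\in\{p_n,\mathbf 1+p_n\}$ and $p_n$ is unimodular. Lemma~\ref{lem:kappa} gives the first two claims. The third follows from $c\kappa(c')c^{-1}=\kappa(cc')\kappa(c)^{-1}$. For the last claim we use induction on $|I|$. Write $c=c_1c''$ with $c_1\in\mathcal A_{y_1}$, $y_1\in I$, and $c''$ in the product over $I\setminus\{y_1\}$. Then $\kappa(c'')$ lies in the product of the $K_y$ over $I\setminus\{y_1\}$, which $c_1$ centralizes, so $\kappa(c)=\kappa(c'')\kappa(c_1)$ by \eqref{eq:kappa}.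
\end{proof}

Finally put $\mathcal F=K\mathcal A$. It is a normal subgroup of $G$, because $K$ is normal, $D$ normalizes $\mathcal A$, and $w\in K$. We have $G=\mathcal FD$, so $G/\mathcal F$ is a quotient of $D$, and $\mathcal F/K$ is a quotient of the locally finite group $\mathcal A$.

\section{Proof of Theorem~\ref{thm:A}}\label{sec:proofA}

Now let $G=\Gamma$. Relation (R11) says that the conjugates of $w$ by \emph{constants} commute. To transfer this to the local groups $K_y$, we use $\mathcal A(V)=A\cdot\mathcal A^y$: every element of $\mathcal A_y$ agrees with a constant up to a factor that lives away from $y$. As in Example~\ref{ex:two}, the transfer works up to a central subgroup, so we obtain nilpotence rather than commutativity.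

\begin{lemma}\label{lem:nil}
In $\Gamma$, the group $K$ is nilpotent of class at most $2$.
\end{lemma}

\begin{proof}
The identity $[[a,b],c]=1$ involves three elements, so it suffices to treat $K(V)$ for $V$ good. Fix $y\in V^*$, let $K^y=\prod_{y'\ne y}K_{y'}$, and let $c_1,c_2\in\mathcal A_y$. By Lemma~\ref{lem:dec} there are $a_r\in A$ and $c_r'\in\mathcal A^y$ with $a_r=c_rc_r'$ for $r=1,2$. By Lemma~\ref{lem:Kdec}, $\mu_r=\kappa(c_r')$ lies in $K^y$ and commutes with $c_r$, so \eqref{eq:kappa} gives $\kappa(a_r)=\mu_r\kappa(c_r)$. By (R11) and its conjugate by $a_1$, the elements $w$, $a_1wa_1^{-1}$, $a_2wa_2^{-1}$ commute pairwise, so $[\kappa(a_1),\kappa(a_2)]=1$. Since $K^y$ commutes with $K_y$,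
\[
1=[\mu_1\kappa(c_1),\mu_2\kappa(c_2)]=[\mu_1,\mu_2]\,[\kappa(c_1),\kappa(c_2)].
\]
Hence $[\kappa(c_1),\kappa(c_2)]\in K_y\cap K^y$, which is central in $K(V)$ by Lemma~\ref{lem:prod}. The elements $\kappa(c)$ with $c\in\bigcup_y\mathcal A_y$ generate $K(V)$, and those belonging to different $y$ commute. So $K(V)$ modulo its center is abelian.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
The presentation of $\Gamma$ is finite. By Proposition~\ref{prop:psi}, $\Gamma$ maps onto $W(F_0)$, so $vb_1(\Gamma)=\infty$ by Proposition~\ref{prop:betti}. The normal subgroups $K\le\mathcal F$ satisfy the hypotheses of Lemma~\ref{lem:notlarge}: $K$ is nilpotent by Lemma~\ref{lem:nil}, $\mathcal F/K$ is locally finite, and $\Gamma/\mathcal F$ is a quotient of $D$. So $\Gamma$ is not large.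
\end{proof}

\begin{remark}
Lemma~\ref{lem:notlarge} gives more: no finite-index subgroup of $\Gamma$ maps onto a torsion-free group with infinite abelianization and without nontrivial nilpotent normal subgroups, such as the fundamental group of a closed hyperbolic surface.
\end{remark}

\section{Proof of Theorem~\ref{thm:B}}\label{sec:proofB}

Now let $G=\Gamma_F$. The splitting method determines a group up to a central subgroup. The coefficient group $F$ is chosen so that this subgroup vanishes: finite powers of $F$ have no nonsplit central extensions.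

\begin{proposition}\label{prop:iso}
The homomorphism $\psi\colon\Gamma_F\to W(F)$ of Proposition~\ref{prop:psi} is an isomorphism.
\end{proposition}

\begin{proof}
We must show that $\psi$ is injective. By Lemma~\ref{lem:root} and (G1), $\psi(x_{ij}(u))=e_{ij}^{\hat u}$ for all $u\in T^+$, and so $\psi(c_{ij}(u,v))=e_{ij}^{\hat u\hat v}$.

\emph{Reduction to a good subspace.} We have $\Gamma_F=\mathcal FD$ and $\psi(\mathcal F)\subset C(X,F)$, and $\psi$ is the identity on $D$. So $\ker\psi\le\mathcal F$. For $V$ good let $\mathcal F(V)=\langle\mathcal A(V),w\rangle$. By \eqref{eq:kappa}, $\mathcal A(V)$ normalizes $K(V)$, and $w\in K(V)$, so $\mathcal F(V)=K(V)\mathcal A(V)$, and $\mathcal F$ is the union of the $\mathcal F(V)$. It suffices to show that $\psi$ is injective on $\mathcal F(V)$. The generators of $\mathcal F(V)$ go to functions that factor through the surjection $X\to V^*$, so we regard $\psi$ as a homomorphism $\psi_V\colon\mathcal F(V)\to\operatorname{Map}(V^*,F)$. Let $\mathrm{ev}_y\colon\mathcal F(V)\to F$ be $\psi_V$ followed by evaluation at $y\in V^*$.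

\emph{Splitting.} By Lemmas~\ref{lem:dec} and~\ref{lem:Kdec}, the sets $\mathcal F_y=K_y\mathcal A_y$ are pairwise commuting subgroups with product $\mathcal F(V)$. Let $\mathcal F^y=\prod_{y'\ne y}\mathcal F_{y'}$, a normal subgroup containing $\mathcal A^y$.

\emph{The kernel of $\mathrm{ev}_y$ is $\mathcal F^y$.} Let $y'\ne y$. Choose $n$ with $y'(p_n)\ne y(p_n)$ and put $q=p_n^{y'}$, so that $\hat q(y)=0$. The generators $c_{kl}(u,q)$ of $E_q(V)$ go to $e_{kl}^{\hat u\hat q}$, which is trivial at $y$. So $\mathrm{ev}_y$ kills $\mathcal A_{y'}\le E_q(V)$, and therefore it kills the generators $[c,w]$ of $K_{y'}$. Thus $\mathrm{ev}_y$ factors through $\mathcal F(V)/\mathcal F^y$. On the other hand, (R11$'$) gives a homomorphism $F\to\mathcal F(V)/\mathcal F^y$ that sends $A$ and $w$ to their classes. It is onto, because $\mathcal F(V)$ is generated by $\mathcal A(V)=A\cdot\mathcal A^y$ and $w$. The composite $F\to\mathcal F(V)/\mathcal F^y\to F$ is the identity on $A$ and $w$, hence the identity. So the first map is a bijection, and therefore so is the second.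

\emph{A central extension.} It follows that $\ker\psi_V=\bigcap_y\mathcal F^y$, which is central in $\mathcal F(V)$ by Lemma~\ref{lem:prod}. The group $\psi_V(\mathcal F_y)$ consists of functions that are trivial off $y$, and $\mathrm{ev}_y(\mathcal F_y)=\mathrm{ev}_y(\mathcal F_y\mathcal F^y)=F$. So $\psi_V$ is onto, and $\mathcal F(V)$ is a central extension of the finite power $\operatorname{Map}(V^*,F)$ of $F$.

\emph{The kernel is trivial.} With integer coefficients, the K\"unneth formula gives $H_1(P\times P')=H_1(P)\oplus H_1(P')$ and $H_2(P\times P')=H_2(P)\oplus H_2(P')\oplus(H_1(P)\otimes H_1(P'))$. By Lemma~\ref{lem:F} and induction, $H_1$ and $H_2$ of $\operatorname{Map}(V^*,F)$ vanish. By (I4) the extension splits, and as the kernel is central, $\mathcal F(V)\cong\ker\psi_V\times\operatorname{Map}(V^*,F)$. But $\mathcal F(V)$ is perfect, since $\mathcal A(V)$ is perfect and $w$ is a product of commutators by \eqref{eq:w}. So its abelian quotient $\ker\psi_V$ is trivial.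
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
The group $F$ is virtually abelian by Lemma~\ref{lem:F}. The group $W(F)=C(X,F)\rtimes D$ is finitely presented by Proposition~\ref{prop:iso}, and it is residually finite and not large by Proposition~\ref{prop:WF}. The surjection $F\to F_0$ induces a surjection $W(F)\to W(F_0)$, because a locally constant function takes finitely many values and can be lifted value by value. Proposition~\ref{prop:betti} gives the subgroups $H_m$ and the constant $c$, and the indices satisfy $i_m\ge|A|^{16^m}\to\infty$.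
\end{proof}

\begin{thebibliography}{9}

\bibitem{Behr} Behr, J. reine angew. Math. 495 (1998).

\bibitem{BHV} Bekka, de la Harpe and Valette, \emph{Kazhdan's Property (T)}.

\bibitem{BKW} Bux, K\"ohl and Witzel, Ann. of Math. 177 (2013).

\bibitem{MO} ``Such groups are often called `very large'. A group with a very large subgroup of finite index is called `large'. Here are some miscellaneous facts:'', \texttt{https://mathoverflow.net/posts/80287/revisions}.

\bibitem{Milnor} Milnor, \emph{Introduction to Algebraic K-theory}.

\bibitem{RS} Rehmann and Soul\'e, LNM 551 (1976).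

\bibitem{Weibel} Weibel, \emph{An Introduction to Homological Algebra}.

\end{thebibliography}
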